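\title{Nested subbases and embeddings in Euclidean space}

\begin{abstract}
A nest is a family of open sets that is totally ordered by inclusion. We prove that, for every $n\ge1$, a separable metrizable space is homeomorphic to a subset of $\mathbb R^n$ if and only if its topology has a subbasis that is the union of at most $n+1$ nests. A theorem of De\'ak gives this equivalence for families ordered by the stronger relation $\overline U\subseteq V$. The proof codes the nests by $n+1$ lower semicontinuous functions, presents the space as a quotient of a subset of $\mathbb R^n$ by disjoint compact sets, and shrinks these sets to points by a Bing-type argument in which the nests themselves supply the shrinking maps.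
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The question}

Let $X$ be a topological space. A \emph{nest} in $X$ is a family of open sets that is totally ordered by inclusion: for any two members $U,V$ we have $U\subseteq V$ or $V\subseteq U$. Families $\mathcal C_1,\dots,\mathcal C_k$ of open sets \emph{generate} the topology of $X$ if $\mathcal C_1\cup\dots\cup\mathcal C_k$ is a subbasis, that is, if the finite intersections of its members (including the empty intersection $X$) form a base.

The topology of $\mathbb R^n$ is generated by $n+1$ nests of open half-spaces,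
\begin{equation}\label{eq:halfspaces}
\{x_i>q\}_{q\in\mathbb R}\quad(i=1,\dots,n),\qquad \Bigl\{\sum\nolimits_j x_j<q\Bigr\}_{q\in\mathbb R}.
\end{equation}
Indeed, if $x_i>a_i-\varepsilon$ for all $i$ and $\sum_jx_j<\sum_ja_j+\varepsilon$, then
\[
-\varepsilon<x_i-a_i=\sum_j(x_j-a_j)-\sum_{j\ne i}(x_j-a_j)<\varepsilon+(n-1)\varepsilon ,
\]
so these half-spaces cut out arbitrarily small open simplices around $a$ (triangles when $n=2$). The traces of the families \eqref{eq:halfspaces} on a subset $X\subseteq\mathbb R^n$ are nests that generate the topology of $X$. It is natural to ask whether the number of nests needed detects embeddability in $\mathbb R^n$. The count is right at the bottom: in a $T_1$ space generated by a single nest, two distinct points $x,y$ would give members $U\ni x$, $V\ni y$ with $y\notin U$, $x\notin V$, which are not comparable; so such a space has at most one point, like a subset of $\mathbb R^0$.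

The half-spaces \eqref{eq:halfspaces} are ordered in a stronger sense. Write $U\sqsubseteq V$ if $\overline U\subseteq V$, and call a family totally ordered by $\sqsubseteq$ if any two distinct members $U,V$ satisfy $U\sqsubseteq V$ or $V\sqsubseteq U$.

\begin{theorem}[De\'ak \cite{Deak}]\label{thm:deak}
Let $n\ge1$. A separable metrizable space is homeomorphic to a subset of $\mathbb R^n$ if and only if its topology is generated by at most $n+1$ families of open sets, each totally ordered by $\sqsubseteq$.
\end{theorem}

The problem, which comes from \cite{MO}, is to decide whether Theorem~\ref{thm:deak} remains true when $\sqsubseteq$ is replaced by ordinary inclusion. This is known for $n=1$. We show that it holds for all $n$, by an argument that is uniform in $n\ge1$ and does not use Theorem~\ref{thm:deak}.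

\begin{theorem}\label{thm:main}
Let $n\ge1$ and let $X$ be a separable metrizable space. Then $X$ is homeomorphic to a subset of $\mathbb R^n$ if and only if its topology is generated by at most $n+1$ nests.
\end{theorem}

The ``only if'' part was proved above; the rest of the paper proves ``if''.

\begin{remark}\label{rem:hyp}
Neither hypothesis on $X$ can be dropped. Any linearly ordered set with the discrete topology is generated by the two nests $\{x\ge a\}_a$ and $\{x\le a\}_a$, and an uncountable discrete space is metrizable but not separable. The nests $\{[a,\infty)\}_a$ and $\{(-\infty,b)\}_b$ generate the half-open interval topology on $\mathbb R$, which is separable and Hausdorff but has no countable base, since a base must contain for each $a$ a set with least element $a$. Neither space embeds in any $\mathbb R^n$.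
\end{remark}

\subsection{What the two orders measure}

A function $\varphi:X\to\mathbb R$ is \emph{lower semicontinuous} (lsc) if all sets $\{\varphi>q\}$ are open; for metrizable $X$ this means $\liminf_j\varphi(x_j)\ge\varphi(x)$ whenever $x_j\to x$. For such $\varphi$ the sets $\{\varphi>q\}$ form a nest, and conversely every countable nest consists of sets of this form for a single lsc function (Lemma~\ref{lem:code} below). If $\varphi$ is continuous, the nest is totally ordered by $\sqsubseteq$, because $\overline{\{\varphi>q'\}}\subseteq\{\varphi\ge q'\}\subseteq\{\varphi>q\}$ for $q<q'$. So passing from $\sqsubseteq$ to $\subseteq$ allows coordinates that jump, and many members of a nest may share a boundary point.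

\begin{example}\label{ex:triangle}
Let $P=\{z\in\mathbb R^3:z_1+z_2+z_3=1\}$, let $\Delta=\{z\in P:z_1,z_2,z_3\ge0\}$, and let $X=(P\setminus\Delta)\cup\{*\}$. Put $\varphi_i(z)=z_i$ and $\varphi_i(*)=0$, and give $X$ the topology generated by the three nests $\{\varphi_i>q\}_{q\in\mathbb R}$. The sets $\{x:\varphi_i(x)>\varphi_i(a)-\varepsilon\text{ for all }i\}$ form a neighborhood base at $a$. For $a\in P\setminus\Delta$ and small $\varepsilon$ this is a small open triangle around $a$; for $a=*$ it is $*$ together with the part outside $\Delta$ of a slightly enlarged triangle. Thus $X$ is the plane with $\Delta$ collapsed to a point. The nests are not ordered by $\sqsubseteq$: for $0\le q<q'<1$ the point $*$ is the limit of $(1+\delta,-\delta,0)\in\{\varphi_1>q'\}$ as $\delta\downarrow0$, but $*\notin\{\varphi_1>q\}$. Still $X$ is homeomorphic to the plane. Let $o$ be the centroid of $\Delta$ and $g(z)=\max_i(1-3z_i)$, so that $\Delta=\{g\le1\}$ and $g(o+s(z-o))=sg(z)$ for $s\ge0$. The map $*\mapsto o$, $z\mapsto o+(1-1/g(z))(z-o)$ lowers $g$ by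 $1$ along each ray from $o$ and is a homeomorphism $X\to P$.
\end{example}

The example shows both why one would guess that the answer is yes and where the work lies. The $n+1$ lsc functions map $X$ injectively onto a set of pairwise incomparable points of $\mathbb R^{n+1}$, and such a set lies on a hypersurface homeomorphic to $\mathbb R^n$; this explains the number $n+1$. But the map is discontinuous, and $X$ is only a quotient of a subset of the hypersurface. Quotients of subsets of $\mathbb R^n$ need not embed in $\mathbb R^n$ (identify the endpoints of an interval), so one must use the special shape of the sets that are collapsed, and there may be infinitely many of them, densely placed.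

\subsection{Outline of the proof}

Section~\ref{sec:hulls} constructs the coding map $f$, the compact \emph{hulls} $H_x$ $(x\in X)$ that record the jump of $f$ at $x$, and the hypersurface, identified with a normed space $E\cong\mathbb R^n$. Section~\ref{sec:embed} states the controlled shrinking result, Proposition~\ref{prop:shrink}, and derives Theorem~\ref{thm:main} from it. Each member $V$ of a nest leaves a gap in the range of one coordinate of $f$, and almost all the size of a hull comes from the gaps that it crosses. Section~\ref{sec:gap} compresses a single gap near the hulls that cross it without stretching the neighboring hulls, and Section~\ref{sec:all} composes such compressions to prove Proposition~\ref{prop:shrink}.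

\section{Coding the nests: hulls on a hypersurface}\label{sec:hulls}

From now on $X$ is a separable metrizable space with a fixed metric $d$, generated by nests $\mathcal C_1,\dots,\mathcal C_{n+1}$; if fewer nests are given, we add empty ones. A space with at most one point embeds in $\mathbb R^n$, so we assume that $X$ has at least two points. On $\mathbb R^{n+1}$, $z\le z'$ is the coordinatewise order, $z\gg z'$ means $z_i>z_i'$ for all $i$, $\mathbf 1=(1,\dots,1)$, $e_i$ is the $i$-th basis vector, $|\cdot|$ is the sup norm, and $\operatorname{dist}_\infty$ is the corresponding distance from a point to a set.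

\subsection{Lower semicontinuous coordinates}

A separable metrizable space is second countable, and every base of a second countable space contains a countable base. Apply this to the base of finite intersections and discard the members of the nests that are not used: we may assume that each $\mathcal C_i$ is countable. Not all $\mathcal C_i$ are empty, since $X$ is Hausdorff with two points. Choose weights $c_U>0$ $(U\in\mathcal C_i)$ with $s_i:=\sum_{U\in\mathcal C_i}c_U\le1$; a set that belongs to two nests is treated as two different members. Put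
\[
f_i(x)=\sum_{U\in\mathcal C_i,\ x\in U}c_U,\qquad q_U=\sum_{U'\in\mathcal C_i,\ U'\supsetneq U}c_{U'},\qquad f=(f_1,\dots,f_{n+1}),
\]
and call the interval $(q_U,q_U+c_U)$ the \emph{gap} of $U$.

\begin{lemma}\label{lem:code}
\begin{enumerate}
\item[(a)] Each $f_i:X\to[0,s_i]$ is lsc.
\item[(b)] Let $U\in\mathcal C_i$. If $x\in U$, then $f_i(x)\ge q_U+c_U$; if $x\notin U$, then $f_i(x)\le q_U$. In particular $U=\{f_i>q_U\}$, and $f_i(X)$ misses the gap of $U$.
\item[(c)] The gaps of the members of $\mathcal C_i$ are pairwise disjoint subintervals of $[0,s_i]$ of total length $s_i$.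
\item[(d)] The sets $\mathcal N_\varepsilon(x)=\{y:f(y)\gg f(x)-\varepsilon\mathbf 1\}$, $\varepsilon>0$, form a neighborhood base at $x$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Indicators of open sets are lsc, and lower semicontinuity is preserved by positive multiples, finite sums and pointwise suprema. (b) If $x\in U$, then $x$ lies in every $U'\supseteq U$. If $x\notin U$ and $x\in U'\in\mathcal C_i$, then $U'\not\subseteq U$, so $U'\supsetneq U$ because $\mathcal C_i$ is a nest. (c) If $U\subsetneq U'$, the sum $q_U$ contains $c_{U'}$ and all terms of $q_{U'}$, so $q_U\ge q_{U'}+c_{U'}$; also $q_U+c_U\le s_i$. (d) The set $\mathcal N_\varepsilon(x)$ contains $x$ and is open by (a). Let $x\in U_1\cap\dots\cap U_m\subseteq O$ with each $U_l$ in one of the nests, and let $0<\varepsilon\le\min_lc_{U_l}$. If $y\in\mathcal N_\varepsilon(x)$ and $U_l\in\mathcal C_i$, then $f_i(y)>f_i(x)-\varepsilon\ge q_{U_l}$, so $y\in U_l$ by (b). Hence $\mathcal N_\varepsilon(x)\subseteq O$.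
\end{proof}

Nestedness enters the whole proof only through (b) and (c), and the generating property only through (d).

\subsection{Hulls}

Let $Y=\overline{f(X)}$, a compact subset of the box $\prod_i[0,s_i]$, and for $x\in X$ put
\[
K_x=\{k\in Y:k\ge f(x)\},\qquad H_x=\{z\in\mathbb R^{n+1}:f(x)\le z\le k\text{ for some }k\in K_x\}.
\]
We call $H_x$ the \emph{hull} of $x$. Both sets contain $f(x)$, are compact and lie in the box. Directly from the definition,
\begin{equation}\label{eq:down}
z\in H_x\text{ and }f(x)\le z'\le z\quad\Longrightarrow\quad z'\in H_x .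
\end{equation}
The next lemma identifies $K_x$ as the set of limits of $f$ along sequences tending to $x$.

\begin{lemma}\label{lem:A}
If $f(x_j)\to k\ge f(x)$, then $x_j\to x$. If $x_j\to x$ and $f(x_j)\to k$, then $k\ge f(x)$. Hence $k\in K_x$ if and only if $k=\lim f(x_j)$ for some sequence $x_j\to x$.
\end{lemma}

\begin{proof}
In the first case, for each $\varepsilon>0$ eventually $f(x_j)\gg k-\varepsilon\mathbf 1\ge f(x)-\varepsilon\mathbf 1$, that is, $x_j\in\mathcal N_\varepsilon(x)$. The second statement is lower semicontinuity. Every $k\in Y$ is a limit of some $f(x_j)$, and the last statement follows.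
\end{proof}

\begin{example}\label{ex:line}
Let $n=1$ and $X=\mathbb R$ with the nests $\{(r,\infty)\}_{r\in\mathbb Q}$ and $\{(-\infty,r)\}_{r\in\mathbb Q}$, both weighted by $c_r>0$ with $\sum_rc_r=s\le1$. Then $f_1(x)=\sum_{r<x}c_r$ and $f_2(x)=\sum_{r>x}c_r$. At an irrational $x$ the map $f$ is continuous, $H_x=K_x=\{f(x)\}$ and $f_1(x)+f_2(x)=s$. At a rational $x$ the limits of $f$ from the right and from the left are $f(x)+c_xe_1$ and $f(x)+c_xe_2$. So $K_x$ consists of these two points and $f(x)$, and $H_x$ is an L-shaped arc with corner $f(x)$ and legs of length $c_x$ (Figure~\ref{fig:stairs}). Under $z\mapsto(z_1-z_2)/2$ the hull $H_x$ is mapped bijectively onto $[f_1(x),f_1(x)+c_x]-s/2$, where $c_x=0$ for irrational $x$. These intervals are ordered like the points $x$, and their total length is the length $s$ of the interval $(-s/2,s/2)$ that contains them. Identifying the three points of $K_x$ on a curve would create loops; the hull fills in what lies between them.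
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.85]
\fill[gray!20] (2,0) rectangle (3.6,5);
\draw[->] (0,0)--(5.5,0) node[right]{$z_1$};
\draw[->] (0,0)--(0,5.5) node[above]{$z_2$};
\draw[dotted,thick] (0,5)--(0.5,4.5) (1.5,3.5)--(2,3) (3.6,1.4)--(3.9,1.1) (4.5,0.5)--(5,0);
\draw[thick] (0.5,4.5)--(0.5,3.5)--(1.5,3.5) (3.9,1.1)--(3.9,0.5)--(4.5,0.5);
\draw[very thick] (2,3)--(2,1.4)--(3.6,1.4);
\fill (2,1.4) circle (2pt) node[left]{$f(x)$};
\fill (2,3) circle (2pt); \fill (3.6,1.4) circle (2pt);
\node at (2.8,1.8) {$H_x$};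
\node[below] at (2,0) {$q$}; \node[below] at (3.6,0) {$q+c_x$};
\end{tikzpicture}
\caption{The real line coded by the nests of rational half-lines. The hull of each rational point is an L-shaped arc; three are drawn, and the dotted parts consist of smaller arcs and of single points. The three marked points are the limits of $f$ at the rational point $x$. The shaded strip is the gap of the half-line $(x,\infty)$; only the hull $H_x$ crosses it.}
\label{fig:stairs}
\end{figure}

\begin{lemma}\label{lem:B}
If $z\in H_x$, $z'\in H_{x'}$ and $z\le z'$, then $x=x'$. In particular the hulls are pairwise disjoint.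
\end{lemma}

\begin{proof}
We have $f(x)\le z\le z'\le k'$ for some $k'\in K_{x'}$, so $k'\in K_x\cap K_{x'}$. By Lemma~\ref{lem:A} a sequence $(x_j)$ with $f(x_j)\to k'$ converges to both $x$ and $x'$, and limits in $X$ are unique.
\end{proof}

\begin{lemma}\label{lem:C}
Let $z_j\in H_{x_j}$ for all $j$.
\begin{enumerate}
\item[(i)] If $z_j\to z\ge f(x)$, then $x_j\to x$ and $z\in H_x$.
\item[(ii)] If $x_j\to x$, then every cluster point of $(z_j)$ lies in $H_x$.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $z_j\le k_j\in K_{x_j}$. By Lemma~\ref{lem:A} choose $y_j\in X$ with $d(y_j,x_j)<1/j$ and $|f(y_j)-k_j|<1/j$.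

(ii) Pass to a subsequence along which $z_j$ tends to the given cluster point $z$, $f(x_j)\to a$ and $k_j\to k$. Since $y_j\to x$ and $f(y_j)\to k$, we get $k\in K_x$; since $x_j\to x$, we get $a\ge f(x)$. Passing to the limit in $f(x_j)\le z_j\le k_j$ gives $f(x)\le a\le z\le k$.

(i) If $x_j\not\to x$, pass to a subsequence with $d(x_j,x)\ge\delta>0$ and $k_j\to k$. Then $f(y_j)\to k\ge z\ge f(x)$, so $y_j\to x$ by Lemma~\ref{lem:A}, hence $x_j\to x$, a contradiction. Now (ii) gives $z\in H_x$.
\end{proof}

\subsection{The hypersurface}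

We want a copy of $\mathbb R^n$ that contains all hulls. The region above $Y$ is bounded by a hypersurface that each line in direction $\mathbf 1$ meets once, and this is the natural candidate. Define
\[
\beta(z)=\max_{y\in Y}\min_i(z_i-y_i),\qquad\Sigma=\{z\in\mathbb R^{n+1}:\beta(z)=0\}.
\]
The function $\beta$ is nondecreasing for $\le$, is $1$-Lipschitz, and satisfies $\beta(z+s\mathbf 1)=\beta(z)+s$. If $z\gg z'$, then $z\ge z'+\varepsilon\mathbf 1$ for some $\varepsilon>0$, so $\beta(z)>\beta(z')$. Hence
\begin{equation}\label{eq:nogg}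
\Sigma\text{ contains no two points }z\gg z'.
\end{equation}
Let $E=\mathbb R^{n+1}/\mathbb R\mathbf 1\cong\mathbb R^n$, let $[z]$ be the class of $z$, and let $\|[z]\|=\min_s|z+s\mathbf 1|\le|z|$ be the quotient norm.

\begin{lemma}\label{lem:sigma}
The map $\Sigma\to E$, $z\mapsto[z]$, is a homeomorphism, and $H_x\subseteq\Sigma$ for all $x\in X$.
\end{lemma}

\begin{proof}
Each class $[z]$ contains exactly one point of $\Sigma$, namely $z-\beta(z)\mathbf 1$, and this point depends continuously on $[z]$. For $y\in Y$ we have $\beta(y)\ge0$, as $y$ itself competes in the maximum. If $\beta(y)>0$, then $y\gg y'$ for some $y'\in Y$; approximating $y$ and $y'$ gives $f(x)\gg f(x')$ for some $x,x'$, and Lemma~\ref{lem:B} gives $x=x'$, which is absurd. So $Y\subseteq\Sigma$. If $f(x)\le z\le k\in K_x$, then $0=\beta(f(x))\le\beta(z)\le\beta(k)=0$.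
\end{proof}

This is the only place where the number of nests is tied to the dimension $n$. We identify $\Sigma$ with $E$, so the hulls and their union $Z=\bigcup_xH_x$ are also bounded subsets of $E$. For $z\notin\Sigma$ the symbol $[z]$ keeps its meaning. Since $\|[z]-[z']\|\le|z-z'|$, upper bounds on distances pass from $\mathbb R^{n+1}$ to $E$, and this is the only direction that we use. For $A\subseteq E$, $B(A,\varrho)$ is the open $\varrho$-neighborhood of $A$ in $E$. Let $\pi:Z\to X$ be the map with $\pi(H_x)=\{x\}$.

\begin{corollary}\label{cor:usc}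
\begin{enumerate}
\item[(a)] The map $\pi$ is continuous.
\item[(b)] If $W\supseteq H_x$ is open in $E$, then $H_y\subseteq W$ for all $y$ near $x$.
\item[(c)] If $H_{y_j}$ meets $B(H_x,1/j)$ for all $j$, then $y_j\to x$.
\end{enumerate}
\end{corollary}

\begin{proof}
(a) is Lemma~\ref{lem:C}(i), because $z\ge f(x)$ for $z\in H_x$. (b) Otherwise there are $y_j\to x$ and $z_j\in H_{y_j}\setminus W$; the bounded sequence $(z_j)$ has a cluster point, which lies in $H_x$ by Lemma~\ref{lem:C}(ii) and outside the open set $W$. (c) Let $z_j\in H_{y_j}\cap B(H_x,1/j)$. Every subsequence has a further subsequence with $z_j\to z\in H_x$, and along it $y_j\to x$ by (a).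
\end{proof}

\section{From controlled shrinking to an embedding}\label{sec:embed}

An \emph{admissible map} is a continuous injective map $\kappa:\operatorname{dom}\kappa\to E$ whose domain is an open subset of $E$ containing $Z$. We use two standard facts.
\begin{enumerate}
\item[(ID)] \emph{Invariance of domain.} A continuous injective map from an open subset of $\mathbb R^n$ to $\mathbb R^n$ is open. So an admissible map is a homeomorphism onto an open set.
\item[(UC)] If $\Gamma$ is continuous on an open set $\Omega\subseteq E$, $K\subseteq\Omega$ is compact and $\varepsilon>0$, there is $\varrho>0$ with $B(K,\varrho)\subseteq\Omega$ and $\|\Gamma(u)-\Gamma(u')\|<\varepsilon$ for all $u,u'\in B(K,\varrho)$ with $\|u-u'\|<\varrho$. (A small closed neighborhood of $K$ is a compact subset of $\Omega$, and $\Gamma$ is uniformly continuous on it.)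
\end{enumerate}
Since $X$ need not be compact, $Z$ need not be closed in $E$. This is why admissible maps are only required to be defined near $Z$, and why all smallness conditions below are given by positive functions on $X$ and not by constants.

The plan is to find admissible maps $\Phi_N$ that converge uniformly on $Z$ and make the hulls smaller and smaller. The limit is then constant on each hull and defines a map $X\to E$. The danger is that the limit also merges different hulls. To prevent this, each new shrinking must move a hull only inside a prescribed neighborhood of the hull of a nearby point.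

\begin{proposition}\label{prop:shrink}
Let $\zeta:X\to(0,1]$ be continuous and let $O_x\supseteq H_x$ be open in $E$ for each $x\in X$. There is an admissible map $\kappa$ such that for every $y\in X$:
\begin{enumerate}
\item[(S1)] $\operatorname{diam}\kappa(H_y)<\zeta(y)$;
\item[(S2)] there is $b\in X$ with $d(b,y)<\zeta(y)$ and $H_y\cup\kappa(H_y)\subseteq O_b$.
\end{enumerate}
\end{proposition}

The proof occupies Sections~\ref{sec:gap} and~\ref{sec:all}. Because the point $b$ in (S2) may differ from $y$, we need functions $\zeta$ that are small compared with given data at all points within distance $\zeta(y)$ of $y$. Say that $\phi:X\to(0,1]$ is \emph{locally bounded away from $0$} if every point has a neighborhood on which $\phi$ has a positive lower bound.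

\begin{lemma}\label{lem:gauge}
Let $\phi:X\to(0,1]$ be locally bounded away from $0$. Then $\phi^\flat(x)=\frac14\inf_{b\in X}(\phi(b)+d(b,x))$ is $\frac14$-Lipschitz and positive, $\phi^\flat\le\phi/4$, and $d(b,x)<\phi^\flat(x)$ implies $\phi^\flat(x)\le\phi(b)/3$.
\end{lemma}

\begin{proof}
An infimum of $1$-Lipschitz functions of $x$ is $1$-Lipschitz. If $\phi\ge c>0$ on the $\varrho$-ball around $x$, then $\phi^\flat(x)\ge\frac14\min(c,\varrho)$. The choice $b=x$ gives $\phi^\flat\le\phi/4$. If $d(b,x)<\phi^\flat(x)$, then $4\phi^\flat(x)\le\phi(b)+\phi^\flat(x)$.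
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}, assuming Proposition~\ref{prop:shrink}]
We construct admissible maps $\Phi_N$ and $\frac14$-Lipschitz functions $D_N:X\to(0,1]$ for $N\ge0$, starting with $\Phi_0=\mathrm{id}_E$. The function $D_N$ measures how well $\Phi_N$ separates hulls of points at distance at least $2^{-N}$; all later moves will be small compared with $D_N$.

\emph{The function $D_N$, given $\Phi_N$.} Put, with $\inf\emptyset=\infty$,
\[
\operatorname{sep}_N(x)=\min\bigl(1,\inf\{\|\Phi_N(u)-\Phi_N(u')\|:u\in H_x,\ u'\in H_y,\ d(x,y)\ge2^{-N}\}\bigr).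
\]
This function is positive and locally bounded away from $0$. Otherwise there are $x_j\to x$, $u_j\in H_{x_j}$, $u_j'\in H_{y_j}$ with $d(x_j,y_j)\ge2^{-N}$ and $\|\Phi_N(u_j)-\Phi_N(u_j')\|\to0$. By Lemma~\ref{lem:C}(ii) we may assume $u_j\to u\in H_x$. Then $\Phi_N(u_j')\to\Phi_N(u)$, so $u_j'\to u$ by (ID), and $y_j\to x$ by Corollary~\ref{cor:usc}(a). This contradicts $d(x_j,y_j)\ge2^{-N}$. Let $D_N=\operatorname{sep}_N^\flat$. Since $D_N\le\operatorname{sep}_N$,
\begin{equation}\label{eq:sep}
d(x,y)\ge2^{-N}\ \Longrightarrow\ \operatorname{dist}\bigl(\Phi_N(H_x),\Phi_N(H_y)\bigr)\ge\max\bigl(D_N(x),D_N(y)\bigr).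
\end{equation}

\emph{The map $\Phi_N$, given $\Phi_{N-1}$ and $D_0,\dots,D_{N-1}$ $(N\ge1)$.} Let $\omega_N=2^{-N-4}\min(D_0,\dots,D_{N-1})$. We shrink the original hulls first and apply $\Phi_{N-1}$ afterwards, so we need the scale at which $\Phi_{N-1}$ oscillates by much less than $\omega_N$. Let $\varrho_N(b)$ be the supremum of the $\varrho\in(0,1]$ such that
\begin{equation}\label{eq:scale}
\begin{gathered}
B(H_b,\varrho)\subseteq\operatorname{dom}\Phi_{N-1},\quad\text{and}\quad\|\Phi_{N-1}(u)-\Phi_{N-1}(u')\|<\omega_N(b)/4\\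
\text{for all }u,u'\in B(H_b,\varrho)\text{ with }\|u-u'\|<\varrho .
\end{gathered}
\end{equation}
Property \eqref{eq:scale} is inherited by smaller $\varrho$. The function $\varrho_N$ is positive and locally bounded away from $0$: given $x$, (UC) provides $\varrho\in(0,1]$ satisfying \eqref{eq:scale} for $H_x$ with $\omega_N(x)/8$ on the right; for $b$ near $x$ we have $H_b\subseteq B(H_x,\varrho/2)$ by Corollary~\ref{cor:usc}(b) and $\omega_N(b)>\omega_N(x)/2$, so $\varrho/2$ satisfies \eqref{eq:scale} for $b$. In particular \eqref{eq:scale} holds for $\varrho=\varrho_N(b)/2$. Put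
\[
O_b=B(H_b,\varrho_N(b)/2),\qquad\zeta=\min(2^{-N},\varrho_N,D_0,\dots,D_{N-1})^\flat .
\]
Proposition~\ref{prop:shrink} gives an admissible $\kappa_N$ and, for each $x$, a point $b_N(x)$ as in (S2). Let $\Phi_N=\Phi_{N-1}\circ\kappa_N$ on the open set $\kappa_N^{-1}(\operatorname{dom}\Phi_{N-1})$. This set contains $Z$, because $\kappa_N(H_x)\subseteq O_{b_N(x)}\subseteq\operatorname{dom}\Phi_{N-1}$; so $\Phi_N$ is admissible. With $b=b_N(x)$ we have:
\begin{enumerate}
\item[(a)] $d(b,x)<2^{-N-2}$, and $\frac12D_j(x)\le D_j(b)\le2D_j(x)$ for $j<N$; hence $\omega_l(b)\le2\omega_l(x)$ for $1\le l\le N$. Indeed $d(b,x)<\zeta(x)\le\frac14\min(2^{-N},D_j(x))$, so $|D_j(b)-D_j(x)|\le D_j(x)/16$.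
\item[(b)] $\Phi_{N-1}(H_x)\cup\Phi_N(H_x)\subseteq\Phi_{N-1}(O_b)\subseteq B(\Phi_{N-1}(H_b),\omega_N(b))$. The first inclusion is (S2); for the second, each $u\in O_b$ is at distance less than $\varrho_N(b)/2$ from a point of $H_b$, and \eqref{eq:scale} applies.
\item[(c)] $\operatorname{diam}\Phi_N(H_x)<\omega_N(x)$. Indeed $\kappa_N(H_x)\subseteq O_b$ has diameter less than $\zeta(x)\le\varrho_N(b)/3$ by (S1) and Lemma~\ref{lem:gauge}, so by \eqref{eq:scale} its image under $\Phi_{N-1}$ has diameter at most $\omega_N(b)/4\le\omega_N(x)/2$.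
\end{enumerate}

\emph{Convergence.} Let $N\ge2$, $u\in H_x$, $b=b_N(x)$. By (b), both $\Phi_{N-1}(u)$ and $\Phi_N(u)$ are within $\omega_N(b)$ of $\Phi_{N-1}(H_b)$, which has diameter less than $\omega_{N-1}(b)$ by (c) at stage $N-1$. Since $\omega_N\le\frac12\omega_{N-1}$,
\begin{equation}\label{eq:move}
\|\Phi_N(u)-\Phi_{N-1}(u)\|\le\omega_{N-1}(b)+2\omega_N(b)\le2\omega_{N-1}(b)\le4\omega_{N-1}(x)\le2^{-N-1}.
\end{equation}
So $\Phi_N$ converges uniformly on $Z$ to a continuous map $\Phi$, which is constant on each hull by (c). Let $\Psi(x)\in E$ be the value of $\Phi$ on $H_x$. The map $\Psi$ is continuous: if $x_j\to x$ and $u_j\in H_{x_j}$, then by Lemma~\ref{lem:C}(ii) every subsequence has a further one with $u_j\to u\in H_x$, and along it $\Psi(x_j)=\Phi(u_j)\to\Phi(u)=\Psi(x)$.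

\emph{Embedding.} Let $N\ge1$ and $d(x,y)\ge2^{1-N}$. Put $b_x=b_{N+1}(x)$, $b_y=b_{N+1}(y)$ and $\Delta=\max(D_N(b_x),D_N(b_y))$. By (a) at stage $N+1$, $d(b_x,b_y)\ge2^{1-N}-2\cdot2^{-N-3}\ge2^{-N}$, so $\Phi_N(H_{b_x})$ and $\Phi_N(H_{b_y})$ are at distance at least $\Delta$ by \eqref{eq:sep}. By (b) at stage $N+1$, the sets $\Phi_{N+1}(H_x)$ and $\Phi_{N+1}(H_y)$ lie within $\omega_{N+1}(b_x)$ and $\omega_{N+1}(b_y)$ of these two sets, and both numbers are at most $2^{-N-5}\Delta\le\Delta/32$. So $\Phi_{N+1}(H_x)$ and $\Phi_{N+1}(H_y)$ are at distance at least $\frac{15}{16}\Delta$. For $l\ge N+2$ we have $\omega_{l-1}\le2^{-l-3}D_N$, so by \eqref{eq:move} and (a) the total later displacement of a point of $H_x$ is at most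
\[
\sum_{l\ge N+2}2^{-l-1}D_N(x)=2^{-N-2}D_N(x)\le\tfrac18D_N(x)\le\tfrac14D_N(b_x)\le\tfrac14\Delta ,
\]
and the same chain with $y,b_y$ in place of $x,b_x$ bounds the displacement on $H_y$. Therefore
\[
\|\Psi(x)-\Psi(y)\|\ge\bigl(\tfrac{15}{16}-\tfrac12\bigr)\Delta\ge\tfrac14D_N(b_x)\ge\tfrac18D_N(x)>0\qquad\text{whenever }d(x,y)\ge2^{1-N}.
\]
The bound depends only on $x$ and $N$. So $\Psi$ is injective, and if $\Psi(y_j)\to\Psi(x)$, then for each $N$ eventually $d(x,y_j)<2^{1-N}$. Thus $\Psi$ is a homeomorphism of $X$ onto a subset of $E\cong\mathbb R^n$.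
\end{proof}

\section{Compressing one gap}\label{sec:gap}

Fix $i$ and $V\in\mathcal C_i$, and write its gap as $(q,q+\ell)$, where $\ell=c_V\le1$. Let $\partial V=\overline V\setminus V$ and $H_y^+=H_y\cap\{z_i>q\}$. Let $\sigma(t)=\min(\ell,\max(0,t-q))$ be the length of the part of the gap below $t$, and for $\theta\in[0,1]$ define the \emph{compression}
\[
A_\theta:\mathbb R^{n+1}\to\mathbb R^{n+1},\qquad A_\theta(z)=z-\theta\,\sigma(z_i)\,e_i .
\]
It changes only the $i$-th coordinate, by the function $t\mapsto t-\theta\sigma(t)$, which is the identity on $(-\infty,q]$, has slope $1-\theta$ on the gap, and is a translation on $[q+\ell,\infty)$. This function is nondecreasing and $1$-Lipschitz and maps $[q,\infty)$ into itself.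

\begin{lemma}\label{lem:position}
\begin{enumerate}
\item[(a)] $Y$ has no point with $q<z_i<q+\ell$.
\item[(b)] If $y\in V$, then $H_y\subseteq\{z_i\ge q+\ell\}$.
\item[(c)] If $y\notin\overline V$, then $H_y\subseteq\{z_i\le q\}$.
\item[(d)] If $y\in\partial V$, then $f_i(y)\le q$ and $H_y$ meets $\{z_i\ge q+\ell\}$.
\item[(e)] If $y\notin V$, then $A_\theta(H_y)\subseteq H_y$ for all $\theta\in[0,1]$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) and (b) follow from Lemma~\ref{lem:code}(b). (c) Each $k\in K_y$ is a limit of $f(x_j)$ with $x_j\to y$; eventually $x_j\notin V$, so $k_i\le q$. (d) Take $x_j\in V$ with $x_j\to y$; a cluster point $k$ of $(f(x_j))$ lies in $K_y\subseteq H_y$ and has $k_i\ge q+\ell$. (e) Let $z\in H_y$. Then $A_\theta(z)\le z$. If $z_i\le q$, then $A_\theta(z)=z$; if $z_i>q$, the $i$-th coordinate of $A_\theta(z)$ is at least $q\ge f_i(y)$. So $A_\theta(z)\ge f(y)$, and \eqref{eq:down} applies.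
\end{proof}

Thus only the hulls of points of $\partial V$ cross the gap, and by (e) a compression moves such a hull inside itself. Compressing everywhere is useless: the gaps fill the whole length of $[0,s_i]$, so compressing most gaps in all coordinates makes the whole box small, and with it all distances between hulls. Condition (S2) forces us to compress only near the hulls that cross the gap and to let the amount $\theta$ decay to $0$ nearby. The difficulty is that a hull lying in the region of decay can be stretched.

\begin{example}\label{ex:layers}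
In Example~\ref{ex:line} let $x_0$ be rational, $V=(x_0,\infty)$, $i=1$, $\ell=c_{x_0}$. Use the coordinate $v=(z_1-z_2)-(f_1(x_0)-f_2(x_0))$ on $E\cong\mathbb R$. Then $H_{x_0}=[-\ell,\ell]$, the leg crossing the gap is $[0,\ell]$, the hulls $H_y$ with $y>x_0$ lie in $(\ell,\infty)$ and have length $2c_y$, and they tend to the point $\ell$ as $y\downarrow x_0$. Let $0<\mu<1$ and let $\lambda:[0,\infty)\to[0,1-\mu]$ be continuous and nonincreasing, equal to $1-\mu$ on $[0,\ell]$ and to $0$ a little to the right of $\ell$. The map $h(v)=v-\lambda(v)\min(\ell,v)$ for $v\ge0$, $h(v)=v$ for $v<0$, is a homeomorphism of $\mathbb R$ that shrinks the leg to length $\mu\ell$. If $\lambda$ drops from $1-\mu$ to $0$ inside one hull $H_y$, then $h(H_y)$ has length $2c_y+(1-\mu)\ell$: nothing has been gained. Instead choose an integer $M\ge1/\mu$ and irrational points $y_1>\dots>y_{M+1}>x_0$ close to $x_0$, with hulls $v_1>\dots>v_{M+1}>\ell$, and let $\lambda$ drop by $(1-\mu)/M$ on each interval $[v_{j+1},v_j]$. Every hull $H_y$ with $y>x_0$ lies in one of the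 intervals $[\ell,v_{M+1}]$, $[v_{j+1},v_j]$, $[v_1,\infty)$. So $\lambda$ is within $\mu$ of a constant $\theta$ on $H_y$, and $h$ agrees on $H_y$ with the single compression $A_\theta$ up to an error $\mu\ell$.
\end{example}

The general statement is as follows.

\begin{lemma}\label{lem:one}
Let $S\subseteq\partial V$ be closed in $X$, let $\mu\in(0,1)$, let $r:S\to(0,1)$ be any function, and let $E_0\subseteq E$ be an open set containing $H_x$ for all $x\in S$. There are an injective map $h:E\to E$, continuous on an open set $\Omega\supseteq Z$, and a function $\lambda:E\to[0,1)$ such that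
\begin{enumerate}
\item[(L1)] $h=\mathrm{id}$ off $E_0$, and $h([z])=[A_{\lambda(z)}(z)]$ for all $z\in Z$.
\end{enumerate}
Call $y\in X$ \emph{idle} if $y\notin S$ and $h=\mathrm{id}$ on $H_y$, and \emph{active} otherwise. To each active $y$ one can assign an \emph{anchor} $\xi(y)\in S$ and a number $\theta(y)\in[0,1)$ so that the following holds.
\begin{enumerate}
\item[(L2)] Every $y\notin\overline V$ is idle.
\item[(L3)] If $y$ is active and $x=\xi(y)$, then $d(x,y)<r(x)$ and $\operatorname{dist}_\infty(A_\theta(z),H_x)<r(x)$ for all $z\in H_y$, $\theta\in[0,1]$.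
\item[(L4)] If $y$ is active, then $|A_{\lambda(z)}(z)-A_{\theta(y)}(z)|\le\mu$ for all $z\in H_y$.
\item[(L5)] If $y\in S$, then $\xi(y)=y$ and $\theta(y)=1-\mu$.
\end{enumerate}
\end{lemma}

If $S=\emptyset$, take $h=\mathrm{id}$, $\Omega=E$, $\lambda=0$. So let $S\ne\emptyset$. The map $h$ will move points of $E$ along lines in the direction $[e_i]$, and it will be injective because $\lambda$ is nonincreasing along each such line, as in Example~\ref{ex:layers}. We first set up coordinates adapted to these lines.

\subsection{Columns}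

Since $Y$ has no points over the gap, $\Sigma$ should be a cylinder there. Write $z=(z_i,w)$, where $w=w(z)\in\mathbb R^n$ collects the coordinates $z_j$, $j\ne i$. The compact set $Y^-=Y\cap\{z_i\le q\}$ is nonempty, as it contains $f(x)$ for $x\in S$. Put
\[
\beta^-(w)=\max_{y\in Y^-}\min_{j\ne i}(w_j-y_j).
\]
Like $\beta$, it is nondecreasing and $1$-Lipschitz, and $\beta^-(w+s\mathbf 1)=\beta^-(w)+s$. Let $Q=\mathbb R^n/\mathbb R\mathbf 1$ with the quotient norm $\|\cdot\|$ (a point if $n=1$). For $a=[w]\in Q$ let $w_0(a)=w-\beta^-(w)\mathbf 1$, the unique representative of $a$ with $\beta^-=0$; it depends continuously on $a$.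

The linear map $E\to Q$, $[z]\mapsto[w(z)]$, is onto with kernel $\mathbb R[e_i]$, and $a\mapsto[(q,w_0(a))]$ is a continuous section. So
\[
Q\times\mathbb R\to E,\qquad(a,v)\mapsto[(q,w_0(a))]+v[e_i]=[(q+v,w_0(a))]
\]
is a homeomorphism. We use $(a,v)$ as coordinates on $E$, call the lines $\{a\}\times\mathbb R$ \emph{columns}, and put $E^+=Q\times[0,\infty)$ and $\hat\sigma(v)=\min(\ell,\max(0,v))$.

\begin{lemma}\label{lem:columns}
Let $z\in\Sigma$ have coordinates $(a,v)$. If $0\le v\le\ell$, then $z=(q+v,w_0(a))$. If $v\le0$, then $z_i\le q$; if $v\ge\ell$, then $z_i\ge q+\ell$. Consequently $\sigma(z_i)=\hat\sigma(v)$, and $z_i>q$ if and only if $v>0$.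
\end{lemma}

\begin{proof}
Let $q\le t\le q+\ell$ and $z'=(t,w_0(a))$; we show $\beta(z')=0$. A point $y\in Y^-$ that realizes $\beta^-(w_0(a))=0$ has $t-y_i\ge0$, so $\beta(z')\ge0$. For $y\in Y^-$ we have $\min_j(z'_j-y_j)\le\beta^-(w_0(a))=0$, and for $y\in Y\setminus Y^-$ we have $y_i\ge q+\ell$, so $\min_j(z'_j-y_j)\le t-y_i\le0$. Hence $z'\in\Sigma$, which is the first claim.

Next, $z_i$ is nondecreasing along a column. Let $z,z'\in\Sigma$ have coordinates $(a,v)$, $(a,v')$ with $v<v'$. Then $z'-z=(v'-v)e_i+c\mathbf 1$ for some $c$. By \eqref{eq:nogg}, $c>0$ is impossible (it gives $z'\gg z$) and $c<-(v'-v)$ is impossible (it gives $z\gg z'$). So $z_i'-z_i=v'-v+c\ge0$. Comparing with the points $v=0$ and $v=\ell$ of the column gives the second claim, and the last sentence follows by treating $v\le0$, $0<v<\ell$ and $v\ge\ell$ separately.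
\end{proof}

\subsection{The set to be compressed}

We want $\lambda=1-\mu$ on $H_x^+$ for $x\in S$. These sets are not closed, so we enlarge them slightly. Adding all points of $H_x$ with $z_i=q$ would be too much, as such points may have $v<0$ (the vertical leg in Figure~\ref{fig:stairs}). For $x\in\partial V$ let
\[
T_x=\{z\in H_x:z_i\ge q,\ (q+\ell,w(z))\in H_x\},\qquad T=\bigcup_{x\in S}T_x ,
\]
and let $C\subseteq Q$ be the set of all $a$ whose column meets $T$.

\begin{lemma}\label{lem:T}
Let $x\in\partial V$.
\begin{enumerate}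
\item[(a)] If $z\in H_x^+$ and $a=[w(z)]$, then $w(z)=w_0(a)$ and $z\in T_x$. In particular $T_x\ne\emptyset$.
\item[(b)] If $z\in T_x$ and $a=[w(z)]$, then $z=(z_i,w_0(a))$ has coordinates $(a,v)$ with $v=z_i-q\ge0$, and $\{a\}\times[0,v]\subseteq T_x$.
\item[(c)] If $x_j\in\partial V$, $x_j\to x$, $z_j\in T_{x_j}$ and $z_j\to z$, then $z\in T_x$.
\item[(d)] $T$ is a bounded subset of $E^+$ and is closed in $Z$.
\item[(e)] If $a\in C$ and $(a,v)\in\overline T$, then $(a,v)\in T$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Since $w(z)\ge w(f(x))$ and $f(x)\in Y^-$, we have $\beta^-(w(z))\ge0$. If $\beta^-(w(z))>0$, some $y\in Y^-$ has $w(z)\gg w(y)$, and also $z_i>q\ge y_i$; so $z\gg y$, contradicting \eqref{eq:nogg}. Hence $w(z)=w_0(a)$. Let $z\le k\in K_x$. Then $k_i\ge z_i>q$, so $k_i\ge q+\ell$ by Lemma~\ref{lem:position}(a), and $f(x)\le(q+\ell,w(z))\le k$. Thus $z\in T_x$. Finally $H_x^+\ne\emptyset$ by Lemma~\ref{lem:position}(d).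

(b) Part (a) applied to $(q+\ell,w(z))\in H_x^+$ gives $w(z)=w_0(a)$. For $0\le v'\le v$ we have $f(x)\le(q+v',w_0(a))\le z$, so this point lies in $H_x$ by \eqref{eq:down}, hence in $T_x$, and its coordinates are $(a,v')$.

(c) By Lemma~\ref{lem:C}(ii), both $z$ and $(q+\ell,w(z))=\lim(q+\ell,w(z_j))$ lie in $H_x$, and $z_i\ge q$.

(d) $T\subseteq E^+$ by (b), and $T\subseteq Z$ has compact closure. If $z_j\in T_{x_j}$, $x_j\in S$, and $z_j\to z\in H_{x'}$, then $x_j\to x'$ by Corollary~\ref{cor:usc}(a), $x'\in S$ because $S$ is closed, and $z\in T_{x'}$ by (c).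

(e) By (b) there is $x'\in S$ with $(q,w_0(a))\in T_{x'}$. Let $z\in\Sigma$ be the point $(a,v)$, and let $z_j\in T_{x_j}$, $x_j\in S$, have coordinates $(a_j,v_j)$ and tend to $z$. Then $w(z_j)=w_0(a_j)\to w_0(a)$, so $z=(z_i,w_0(a))$ with $z_i\ge q$. Hence $z\ge(q,w_0(a))\ge f(x')$. Lemma~\ref{lem:C}(i) gives $x_j\to x'$, and (c) gives $z\in T_{x'}$.
\end{proof}

\subsection{Cut-off functions that decrease along columns}

We need functions equal to $1$ near $T$, supported in a given open set $W\supseteq T$, and nonincreasing along columns. The set $W$ may pinch at points of $\overline T\setminus T$, so its width has no uniform lower bound. By Lemma~\ref{lem:T}(e) such points lie on columns that miss $T$, so the width can be measured by a function of the column alone, which does not disturb monotonicity in $v$; and by (d) such points are outside $Z$, where continuity is not required.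

\begin{lemma}\label{lem:cutoff}
For every open $W\supseteq T$ there are a function $\lambda_W:E^+\to[0,1]$, a relatively open set $R_W\subseteq E^+$ and a closed set $F_W\subseteq E^+$ such that
\begin{enumerate}
\item[(a)] $\lambda_W(a,v)$ is nonincreasing in $v$;
\item[(b)] $\lambda_W=0$ on $E^+\setminus W$;
\item[(c)] $T\subseteq R_W$ and $\lambda_W=1$ on $R_W$;
\item[(d)] $\lambda_W$ is continuous at each point of $E^+\setminus F_W$, and $F_W\cap Z=\emptyset$.
\end{enumerate}
\end{lemma}

\begin{proof}
Use the metric $\max(\|a-a'\|,|v-v'|)$ on $Q\times\mathbb R$. Let $\delta$ be the distance to $T$, and on $E^+$ let $\hat\delta(a,v)=\max_{0\le v'\le v}\delta(a,v')\ge\delta(a,v)$. Then $\hat\delta$ is nondecreasing in $v$, and $\hat\delta=0$ on $T$ by Lemma~\ref{lem:T}(b). It is $1$-Lipschitz: if $\hat\delta(a,v)=\delta(a,v^*)$ with $v^*\le v$, then $(a',\min(v^*,v'))$ is within $\max(\|a-a'\|,|v-v'|)$ of $(a,v^*)$, so $\hat\delta(a',v')\ge\hat\delta(a,v)-\max(\|a-a'\|,|v-v'|)$. Define, with $\inf\emptyset=\infty$,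
\[
\gamma(a)=\min\Bigl(1,\ \inf_{(a',v')\in E^+\setminus W}\max\bigl(\|a-a'\|,\hat\delta(a',v')\bigr)\Bigr).
\]
It is $1$-Lipschitz on $Q$, and $\gamma(a)\le\hat\delta(a,v)$ whenever $(a,v)\in E^+\setminus W$. Moreover $\gamma>0$ on $C$. Otherwise, for some $a\in C$ there are $(a_j,v_j)\in E^+\setminus W$ with $a_j\to a$ and $\hat\delta(a_j,v_j)\to0$. As $T$ is bounded, so is $(v_j)$, and a cluster point $(a,v)$ has $\delta(a,v)=0$. By Lemma~\ref{lem:T}(e) it lies in $T\subseteq W$, which is impossible because $W$ is open. Put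
\[
\lambda_W(a,v)=\min\bigl(1,\max(0,2-2\hat\delta(a,v)/\gamma(a))\bigr)\text{ if }\gamma(a)>0,\qquad\lambda_W(a,v)=0\text{ if }\gamma(a)=0,
\]
$R_W=\{\hat\delta<\gamma/2\}$ and $F_W=\{\gamma=0,\ \hat\delta=0\}$. Then (a) holds because $\hat\delta$ is nondecreasing in $v$. If $\lambda_W(a,v)>0$, then $\hat\delta(a,v)<\gamma(a)$, so $(a,v)\in W$; this is (b). On $T$ we have $\hat\delta=0<\gamma/2$, which gives (c). Continuity is immediate where $\gamma>0$. Near a point with $\gamma=0<\hat\delta$ we have $\hat\delta>\gamma$, so $\lambda_W$ vanishes there. A point of $F_W\cap Z$ would lie in $\overline T\cap Z=T$, where $\gamma>0$. This is (d).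
\end{proof}

\subsection{Layers}

In Example~\ref{ex:layers} single points separated the steps of $\lambda$. In general we obtain the separation from Corollary~\ref{cor:usc}: each new open set is chosen so close to the hulls $H_x$, $x\in S$, that a hull touching it lies where the previous cut-off function equals $1$.

\begin{proof}[Proof of Lemma~\ref{lem:one}]
Let $M\ge1/\mu$ be an integer. We define open sets $W_1\supseteq W_2\supseteq\dots\supseteq W_M$ containing $H_x$ for all $x\in S$, hence containing $T$, and write $\lambda_j,R_j,F_j$ for $\lambda_{W_j},R_{W_j},F_{W_j}$.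

\emph{The set $W_1$.} For $x\in S$ there is an open $P^1_x\supseteq H_x$ such that every $y$ with $H_y\cap P^1_x\ne\emptyset$ satisfies the two inequalities in (L3). Otherwise no $B(H_x,1/m)$ works, and there are violating points $y_m$ with $H_{y_m}\cap B(H_x,1/m)\ne\emptyset$. Then $y_m\to x$ by Corollary~\ref{cor:usc}(c), so for large $m$ it is the second inequality that fails: $\operatorname{dist}_\infty(A_{\theta_m}(z_m),H_x)\ge r(x)$ with $z_m\in H_{y_m}$, $\theta_m\in[0,1]$. A cluster point $(z,\theta)$ has $z\in H_x$ by Lemma~\ref{lem:C}(ii) and $\operatorname{dist}_\infty(A_\theta(z),H_x)\ge r(x)$, contradicting Lemma~\ref{lem:position}(e). Let $W_1=E_0\cap\bigcup_{x\in S}P^1_x$.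

\emph{The set $W_{j+1}$, given $W_j$.} For $x\in S$ there is an open $P^{j+1}_x\supseteq H_x$ such that every $y\in\overline V$ with $H_y\cap P^{j+1}_x\ne\emptyset$ satisfies $H_y^+\subseteq R_j$. Otherwise, testing the sets $B(H_x,1/m)$ again, we find $y_m\in\overline V$ with $y_m\to x$ and $z_m\in H^+_{y_m}\setminus R_j$, and along a subsequence $z_m\to z\in H_x$. If $y_m\in V$ for infinitely many $m$, then $z_i\ge q+\ell$ by Lemma~\ref{lem:position}(b), so $z\in H_x^+\subseteq T_x$. If $y_m\in\partial V$ for infinitely many $m$, then $z_m\in T_{y_m}$ for these $m$, and $z\in T_x$ by Lemma~\ref{lem:T}(c). In both cases $z\in R_j$. But $z_m\in E^+$ by Lemma~\ref{lem:columns} and $R_j$ is relatively open in $E^+$, so $z_m\in R_j$ eventually, a contradiction. Let $W_{j+1}=W_j\cap\bigcup_{x\in S}P^{j+1}_x$.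

\emph{The map.} Put $\lambda=\frac{1-\mu}M\sum_{j=1}^M\lambda_j$ on $E^+$, $\lambda=0$ for $v<0$, and
\[
h(a,v)=\bigl(a,\ v-\lambda(a,v)\hat\sigma(v)\bigr).
\]
Lowering $v$ by $s$ means subtracting $s[e_i]$, and $\hat\sigma(v)=\sigma(z_i)$ by Lemma~\ref{lem:columns}; so $h([z])=[A_{\lambda(z)}(z)]$ for all $z\in\Sigma$. If $h(u)\ne u$, then $\lambda_j(u)>0$ for some $j$, so $u\in W_j\subseteq E_0$. This proves (L1). The map $h$ preserves each column. On a column its second coordinate is $v$ for $v<0$, is $v(1-\lambda)$ for $0\le v\le\ell$, where $1-\lambda\ge\mu$ is nondecreasing in $v$, and is $v-\ell\lambda$ for $v\ge\ell$; so it is strictly increasing, and $h$ is injective. Let $\Omega=E\setminus\bigcup_{j\le M}F_j$, an open set containing $Z$. At points of $\Omega$ with $v>0$ the map $h$ is continuous by Lemma~\ref{lem:cutoff}(d); near points with $v<0$ it is the identity; at points with $v=0$ it is continuous because it moves $(a',v')$ by at most $\max(v',0)$ in the second coordinate.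

\emph{Anchors.} Since $\sigma(z_i)=0$ on $H_y\setminus H_y^+$ and $\sigma\le\ell\le1$, (L4) follows once $|\lambda-\theta(y)|\le\mu$ on $H_y^+$. If $y\notin\overline V$, then $H_y^+=\emptyset$ by Lemma~\ref{lem:position}(c), so $y$ is idle; this is (L2). If $y\in S$, put $\xi(y)=y$, $\theta(y)=1-\mu$; then $H_y^+\subseteq T$, so $\lambda=1-\mu$ on $H_y^+$, and (L3) holds by Lemma~\ref{lem:position}(e). Finally let $y\in\overline V\setminus S$ be active. Then $\lambda\not\equiv0$ on $H_y^+$; let $j^*$ be the largest $j$ with $\lambda_j\not\equiv0$ on $H_y^+$. The hull $H_y$ meets $W_{j^*}$. For $j<j^*$ it therefore meets $W_{j+1}$, hence some $P^{j+1}_x$, so $H_y^+\subseteq R_j$ and $\lambda_j=1$ on $H_y^+$; for $j>j^*$ we have $\lambda_j=0$ on $H_y^+$. With $\theta(y)=(1-\mu)(j^*-1)/M\in[0,1)$ we get $0\le\lambda-\theta(y)\le1/M\le\mu$ on $H_y^+$. Also $H_y$ meets $W_1$, hence some $P^1_x$ with $x\in S$; put $\xi(y)=x$.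
\end{proof}

\section{Shrinking all hulls}\label{sec:all}

We prove Proposition~\ref{prop:shrink} by composing maps $g_1,g_2,\dots$ given by Lemma~\ref{lem:one} for a sequence of gaps. Three points govern the arrangement.

First, Lemma~\ref{lem:one} works with the original hulls and knows nothing about their images under earlier maps. So we form $\Gamma_m=g_1\circ\dots\circ g_m$: the map constructed last is applied first. By (L3), $g_m$ carries $H_y$ very close to the hull of its anchor, on which $\Gamma_{m-1}$ is already under control, and the tolerance $r$ can be chosen after $\Gamma_{m-1}$.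

Second, $\zeta$ need not be bounded away from $0$. The gaps are therefore treated in finite blocks, block $p$ serving the points where $\zeta$ is about $2^{-p}$; near each point of $Z$ only finitely many $g_m$ differ from the identity.

Third, by (L4) the effect of $\Gamma_m$ on one hull is close to a composition of compressions, which can be followed one coordinate at a time. A compression fixes everything below its gap but shifts what is above, so in each coordinate the gaps of a block must be applied from the top down.

\begin{proof}[Proof of Proposition~\ref{prop:shrink}]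
Let $\psi=-\log_2\zeta$, a continuous function $X\to[0,\infty)$.

\emph{Step 1: the list of gaps.} For each $i$ choose finite sets $\mathcal U_{1,i}\subseteq\mathcal U_{2,i}\subseteq\dots\subseteq\mathcal C_i$, nonempty if $\mathcal C_i\ne\emptyset$, with
\begin{equation}\label{eq:rest}
s_i-\sum_{U\in\mathcal U_{p,i}}c_U<2^{-p-5}.
\end{equation}
Let $\nu_p=\sum_i|\mathcal U_{p,i}|$, so $1\le\nu_1\le\nu_2\le\cdots$, and let $m_0=0$, $m_p=\nu_1+\dots+\nu_p$. The indices $m$ with $m_{p-1}<m\le m_p$ form \emph{block} $p$ and have \emph{level} $p(m)=p$. List the members of $\mathcal U_{p,1},\dots,\mathcal U_{p,n+1}$ as $V_m$, $m$ in block $p$, so that \emph{decreasing} $m$ runs through $\mathcal U_{p,1}$ from the top gap to the bottom gap, then through $\mathcal U_{p,2}$ from top to bottom, and so on. Let $i_m$ be the coordinate of $V_m$ and $A^m_\theta$ the compressions of its gap. Put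
\[
\eta_m=\frac{2^{-m-p(m)-5}}{1+\nu_{p(m)}},\qquad\mu_m=\frac{\eta_m}3,\qquad S_m=\partial V_m\cap\psi^{-1}\bigl[p(m)-\tfrac54,\ p(m)+\tfrac14\bigr].
\]
The set $S_m$ is closed in $X$.

\emph{Step 2: supports.} For $z\in Z$ choose $\varrho_z>0$ such that $z'\in Z$, $\|z'-z\|<2\varrho_z$ imply $|\psi\pi(z')-\psi\pi(z)|<\frac14$. Let $E_p$ be the union of the balls $B(z,\varrho_z)$ over all $z\in Z$ with $\psi\pi(z)\in[p-\frac54,p+\frac14]$. It is open and contains $H_x$ for $x\in S_m$, $p(m)=p$. For $z_0\in Z$,
\begin{equation}\label{eq:locfin}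
p\ge\psi\pi(z_0)+\tfrac32\quad\Longrightarrow\quad B(z_0,\varrho_{z_0})\cap E_p=\emptyset .
\end{equation}
Indeed, if $B(z_0,\varrho_{z_0})$ meets a ball $B(z,\varrho_z)$ of $E_p$, then $\|z-z_0\|<2\max(\varrho_z,\varrho_{z_0})$, so $\psi\pi(z_0)>\psi\pi(z)-\frac14\ge p-\frac32$.

\emph{Step 3: the recursion.} We construct injective maps $\Gamma_m:E\to E$, continuous on open sets $\Omega_m\supseteq Z$, and maps $\Xi_m:X\to X$ with
\begin{equation}\label{eq:control}
H_y\cup\Gamma_m(H_y)\subseteq O_{\Xi_m(y)}\qquad(y\in X).
\end{equation}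
Start with $\Gamma_0=\mathrm{id}$, $\Omega_0=E$, $\Xi_0=\mathrm{id}$. Given the objects for $m-1$, choose $r_m:S_m\to(0,\eta_m/3)$ such that for each $x\in S_m$:
\begin{enumerate}
\item[(R1)] $d(x,y)<r_m(x)$ implies $|\psi(x)-\psi(y)|<2^{-m-5}$;
\item[(R2)] if $u^*\in H_x$, $u\in E$ and $\|u-u^*\|<r_m(x)$, then $u\in\Omega_{m-1}$, both $u$ and $\Gamma_{m-1}(u)$ lie in $O_{\Xi_{m-1}(x)}$, and $\|\Gamma_{m-1}(u)-\Gamma_{m-1}(u^*)\|<\eta_m/3$.
\end{enumerate}
For (R2) apply (UC) to $H_x$ inside the open set of those $u\in\Omega_{m-1}$ with $u,\Gamma_{m-1}(u)\in O_{\Xi_{m-1}(x)}$. Let $g_m$ be the map of Lemma~\ref{lem:one} for $V_m,S_m,\mu_m,r_m,E_{p(m)}$, with data $\Omega(g_m),\lambda_m,\xi_m,\theta_m$, and extend $\xi_m$ by $\xi_m(y)=y$ for $y$ idle at step $m$. Put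
\[
\Gamma_m=\Gamma_{m-1}\circ g_m,\qquad\Omega_m=\Omega(g_m)\cap g_m^{-1}(\Omega_{m-1}),\qquad\Xi_m=\Xi_{m-1}\circ\xi_m .
\]
Then $\Gamma_m$ is injective, $\Omega_m$ is open, and $\Gamma_m$ is continuous on it. If $y$ is idle, $g_m=\mathrm{id}$ on $H_y$, so $H_y\subseteq\Omega_m$ and \eqref{eq:control} is inherited. If $y$ is active with anchor $x$, then (L3) with $\theta=0$ and with $\theta=\lambda_m(z)$ shows that $H_y$ and $g_m(H_y)$ lie in $B(H_x,r_m(x))$; by (R2), $H_y\subseteq\Omega_m$ and \eqref{eq:control} holds, since $\Xi_m(y)=\Xi_{m-1}(x)$.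

\emph{Step 4: models.} Let $A_{m,y}=A^m_{\theta_m(y)}$ if $y$ is active at step $m$ and $A_{m,y}=\mathrm{id}$ if it is idle. Define maps of $\mathbb R^{n+1}$ by $\alpha_{0,y}=\mathrm{id}$ and $\alpha_{m,y}=\alpha_{m-1,\xi_m(y)}\circ A_{m,y}$. They act on each coordinate separately, by nondecreasing $1$-Lipschitz functions; in particular they are $1$-Lipschitz for $|\cdot|$. Let
\[
\varepsilon_m(y)=\sup_{z\in H_y}\bigl\|\Gamma_m([z])-[\alpha_{m,y}(z)]\bigr\| .
\]
Then $\varepsilon_0=0$, $\varepsilon_m(y)=\varepsilon_{m-1}(y)$ if $y$ is idle at step $m$, and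
\begin{equation}\label{eq:err}
\varepsilon_m(y)\le\varepsilon_{m-1}(\xi_m(y))+\eta_m\qquad\text{if }y\text{ is active.}
\end{equation}
To see \eqref{eq:err}, let $x=\xi_m(y)$, $z\in H_y$, $z''=A^m_{\lambda_m(z)}(z)$ and $z'=A_{m,y}(z)$. Then $\Gamma_m([z])=\Gamma_{m-1}([z''])$, $\alpha_{m,y}(z)=\alpha_{m-1,x}(z')$, and $|z''-z'|\le\mu_m$ by (L4). By (L3) there is $z^*\in H_x$ with $|z''-z^*|<r_m(x)$. Add the three estimates
\begin{gather*}
\|\Gamma_{m-1}([z''])-\Gamma_{m-1}([z^*])\|<\eta_m/3,\qquad\|\Gamma_{m-1}([z^*])-[\alpha_{m-1,x}(z^*)]\|\le\varepsilon_{m-1}(x),\\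
|\alpha_{m-1,x}(z^*)-\alpha_{m-1,x}(z')|\le|z^*-z'|\le r_m(x)+\mu_m\le2\eta_m/3 ,
\end{gather*}
of which the first is (R2).

\emph{Step 5: orbits.} Fix $y\in X$ and $M\ge1$. Let $y^{(M)}=y$ and $y^{(j-1)}=\xi_j(y^{(j)})$ for $M\ge j\ge1$, so that $\Xi_M(y)=y^{(0)}$. Call the index $j$ \emph{active} if $y^{(j)}$ is active at step $j$. By (L3) and (R1), each active index changes $\psi$ by less than $2^{-j-5}$, so
\begin{equation}\label{eq:psi}
|\psi(y^{(j)})-\psi(y)|<2^{-5}\qquad(0\le j\le M).
\end{equation}
If $j$ is active, then $y^{(j-1)}\in S_j$, so $\psi(y)<p(j)+\frac14+\frac1{32}<p(j)+\frac13$, that is, $2^{-p(j)}<2^{1/3}\zeta(y)$. With \eqref{eq:err} and (L3) this gives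
\begin{equation}\label{eq:sum}
\varepsilon_M(y)\le\sum_{j\text{ active}}\eta_j\le2^{-5}2^{1/3}\zeta(y)\sum_{j\ge1}2^{-j}\le\frac{\zeta(y)}{16},\qquad d(\Xi_M(y),y)\le\sum_{j\text{ active}}\frac{\eta_j}3<\zeta(y).
\end{equation}
For $z\in H_y$ let $z^{(M)}=z$ and $z^{(j-1)}=A_{j,y^{(j)}}(z^{(j)})$, so that $z^{(0)}=\alpha_{M,y}(z)$. These points shadow the hulls of the orbit:
\begin{equation}\label{eq:drift}
\operatorname{dist}_\infty\bigl(z^{(j)},H_{y^{(j)}}\bigr)\le\sum_{j<j'\le M}\eta_{j'} .
\end{equation}
We use downward induction on $j$. Nothing changes at an index that is not active. If $j$ is active and $z^*\in H_{y^{(j)}}$ is nearest to $z^{(j)}$, then $|z^{(j-1)}-A_{j,y^{(j)}}(z^*)|\le|z^{(j)}-z^*|$, and $A_{j,y^{(j)}}(z^*)$ is within $r_j(y^{(j-1)})<\eta_j$ of $H_{y^{(j-1)}}$ by (L3).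

\emph{Step 6: the model shrinks the hull.} Let $p\ge1$ be an integer with $p-1\le\psi(y)\le p$, and let $M\ge m_p$. Put $\bar\eta=2^{-p-5}/(1+\nu_p)$. An index $j'>m_{p-1}$ has level at least $p$, so $\eta_{j'}\le2^{-j'}\bar\eta$. Hence the right side of \eqref{eq:drift} is at most $\bar\eta$ for $m_{p-1}\le j\le M$, and $\mu_j\le\bar\eta$ for $j$ in block $p$.

Fix a coordinate $i$, let $I^{(j)}$ be the smallest interval containing $z_i^{(j)}$ for all $z\in H_y$, and let $|\cdot|$ denote the length of an interval. If $a_j:\mathbb R\to\mathbb R$ is the action of $A_{j,y^{(j)}}$ on the $i$-th coordinate, then $I^{(j-1)}=a_j(I^{(j)})$, since $a_j$ is continuous and nondecreasing. So no step increases the length, and steps with $i_j\ne i$ leave the interval unchanged. By \eqref{eq:drift}, for $m_{p-1}\le j\le M$ the interval $I^{(j)}$ lies in the closed $\bar\eta$-neighborhood of any interval that contains the $i$-th coordinates of $H_{y^{(j)}}$; in particular $I^{(j)}\subseteq[-\bar\eta,s_i+\bar\eta]$.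

Let $j$ be in block $p$ with $i_j=i$ and gap $(q,q+\ell)$, and write $I=I^{(j)}$, $I'=I^{(j-1)}$. We claim that the gap contributes almost nothing to $I'$:
\begin{equation}\label{eq:claim}
|I'\cap[q,\infty)|\le|I\cap[q+\ell,\infty)|+\bar\eta .
\end{equation}
Since $a_j$ is the identity on $(-\infty,q]$, we have $I'\cap(q,\infty)\subseteq a_j(I\cap[q,\infty))$, so $|I'\cap[q,\infty)|\le|a_j(I\cap[q,\infty))|$. There are three cases, according to Lemma~\ref{lem:position}.
\begin{itemize}
\item If $y^{(j)}\notin\overline{V_j}$, then $j$ is not active by (L2), and $H_{y^{(j)}}\subseteq\{z_i\le q\}$; so $I'=I\subseteq(-\infty,q+\bar\eta]$ and the left side of \eqref{eq:claim} is at most $\bar\eta$.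
\item If $y^{(j)}\in V_j$, then $H_{y^{(j)}}\subseteq\{z_i\ge q+\ell\}$, so $I\subseteq[q+\ell-\bar\eta,\infty)$, and $|a_j(I\cap[q,\infty))|\le|I\cap[q,\infty)|\le\bar\eta+|I\cap[q+\ell,\infty)|$.
\item If $y^{(j)}\in\partial V_j$, then $\psi(y^{(j)})\in[p-1-\frac1{32},p+\frac1{32}]$ by \eqref{eq:psi}, so $y^{(j)}\in S_j$ and $\theta_j(y^{(j)})=1-\mu_j$ by (L5). Then $a_j$ maps $[q,q+\ell]$ onto an interval of length $\mu_j\ell\le\bar\eta$ and is a translation on $[q+\ell,\infty)$.
\end{itemize}
This proves \eqref{eq:claim}.

Let $(q_{(k)},q_{(k)}+\ell_{(k)})$, $k=1,\dots,\nu$, be the gaps of the members of $\mathcal U_{p,i}$ from the top down, where $0\le\nu\le\nu_p$, and let $q_{(0)}=s_i$; then $q_{(k)}+\ell_{(k)}\le q_{(k-1)}$. As $j$ decreases through block $p$, these gaps are met in this order, and no other step of the block changes the interval. Let $I_0=I^{(m_p)}$, let $I_k$ be the interval after the $k$-th of these steps, and let $L_k=|I_k\cap[q_{(k)},\infty)|$. Then $L_0\le\bar\eta$, and \eqref{eq:claim} gives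
\[
L_k\le|I_{k-1}\cap[q_{(k)}+\ell_{(k)},\infty)|+\bar\eta\le\bigl(q_{(k-1)}-q_{(k)}-\ell_{(k)}\bigr)+L_{k-1}+\bar\eta .
\]
Summing over $k$, and using $I_\nu=I^{(m_{p-1})}\subseteq[-\bar\eta,\infty)$ and \eqref{eq:rest}, we get
\[
|I_\nu|\le L_\nu+q_{(\nu)}+\bar\eta\le\Bigl(s_i-\sum_{k=1}^\nu\ell_{(k)}\Bigr)+(\nu+2)\bar\eta\le2^{-p-5}+2\cdot2^{-p-5}.
\]
The remaining steps do not increase the length, so $|I^{(0)}|\le3\cdot2^{-p-5}\le\frac3{32}\zeta(y)$, because $2^{-p}\le2^{-\psi(y)}$. This holds for every $i$, so $\alpha_{M,y}(H_y)$ has diameter at most $\frac3{32}\zeta(y)$. With \eqref{eq:sum},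
\begin{equation}\label{eq:diam}
\operatorname{diam}\Gamma_M(H_y)\le\tfrac3{32}\zeta(y)+2\cdot\tfrac1{16}\zeta(y)<\zeta(y)\qquad(M\ge m_p).
\end{equation}

\emph{Step 7: the limit.} For $z_0\in Z$ let $M(z_0)$ be the number of indices of level less than $\psi\pi(z_0)+\frac32$. By (L1) and \eqref{eq:locfin}, $g_m=\mathrm{id}$ on $B(z_0,\varrho_{z_0})$ for $m>M(z_0)$, so $\Gamma_m=\Gamma_{M(z_0)}$ on this ball for $m\ge M(z_0)$. Let $\kappa=\lim_m\Gamma_m$ on the open set $\bigcup_{z_0\in Z}\bigl(B(z_0,\varrho_{z_0})\cap\Omega_{M(z_0)}\bigr)\supseteq Z$. It is continuous, since it equals $\Gamma_{M(z_0)}$ on the piece belonging to $z_0$. It is injective, since on any two points it agrees with $\Gamma_m$ for large $m$. So $\kappa$ is admissible. Let $y\in X$. If $p(m)\ge\psi(y)+\frac32$, then $g_m=\mathrm{id}$ on $H_y$ and $y\notin S_m$, so $y$ is idle at step $m$. Hence for all large $m$ we have $\kappa=\Gamma_m$ on $H_y$, and $\Xi_m(y)$ is a fixed point $b$ independent of $m$. Now \eqref{eq:diam} gives (S1), and \eqref{eq:control} with \eqref{eq:sum} gives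 (S2).
\end{proof}

With Proposition~\ref{prop:shrink} established, the argument of Section~\ref{sec:embed} completes the proof of Theorem~\ref{thm:main}.

\begin{thebibliography}{9}

\bibitem{Deak}
De\'ak, 1980.

\bibitem{MO}
``I'm interested in the dual question to: continuous images of open intervals, about surjections onto open intervals.'',
\texttt{https://mathoverflow.net/questions/357445/}\allowbreak\texttt{which-topological-spaces-admit-}\allowbreak\texttt{embeddings-into-euclidean-spaces}

\end{thebibliography}
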